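\title{The face lattice of a square is an interval of finite groups}

\begin{abstract}
An Eulerian subgroup lattice is Boolean. We show that this fails for intervals of finite groups: the face lattice of a square is isomorphic to the lattice of subgroups between $GL_4(8)$ and a twisted wreath product $SL_2(8)^m\rtimes GL_4(8)$. Taking products, we find that a non-Boolean Eulerian interval of rank $n$ exists if and only if $n\ge 3$. The proof converts the interval into a poset of extensions of a homomorphism $A\to\mathrm{Aut}(SL_2(8))$ to overgroups of a subgroup $A\le GL_4(8)$, and then determines all these extensions.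
\end{abstract}

\section{Introduction}\label{sec:intro}

For finite groups $H\le G$, the \emph{interval} $[H,G]$ is the lattice of all subgroups $K$ with $H\le K\le G$, ordered by inclusion. A finite lattice is \emph{graded} if all its maximal chains have the same length; then $\mathrm{rk}(x)$ is the length of a maximal chain from the least element $\hat 0$ to $x$, and the rank of the lattice is the rank of its greatest element $\hat 1$. The \emph{M\"obius function} is defined for $x\le y$ by $\mu(x,x)=1$ and $\mu(x,y)=-\sum_{x\le z<y}\mu(x,z)$. A finite graded lattice is \emph{Eulerian} if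
\[
\mu(x,y)=(-1)^{\mathrm{rk}(y)-\mathrm{rk}(x)}\qquad\text{for all } x\le y .
\]
Substituting the right-hand side into the recursion shows what this condition measures: it says that for all $x<y$ there are as many elements of even rank as of odd rank between $x$ and $y$. A lattice is \emph{Boolean} if it is isomorphic to the lattice $B_n$ of all subsets of an $n$-element set, for some $n$. Boolean lattices are Eulerian, since a nonempty set has as many subsets of even size as of odd size.

In small rank the two notions agree. A lattice of rank $0$ or $1$ is $B_0$ or $B_1$. A graded lattice of rank $2$ with $k$ middle elements has $\mu(\hat0,\hat1)=k-1$, so it is Eulerian only if $k=2$, and then it is $B_2$. In an Eulerian lattice of rank $3$, view the elements of rank $1$ as vertices and those of rank $2$ as edges. By the rank $2$ case every edge has two vertices and every vertex lies on two edges; two distinct edges cannot share two vertices, because their meet has rank at most $1$. So the vertices and edges form a disjoint union of cycles of length at least $3$. Three vertices give $B_3$. Four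 vertices give the face lattice $\mathcal Q$ of a square: the empty face, four vertices, four edges and the square itself. It is graded of rank $3$, each of its intervals of length $2$ has two middle elements, and $\mu(\hat0,\hat1)=-(1-4+4)=-1$, so $\mathcal Q$ is Eulerian. It has $10$ elements, which is not a power of $2$, so it is not Boolean; it is the smallest non-Boolean Eulerian lattice \cite{MO}.

It is known that if the subgroup lattice of a finite group is Eulerian, then it is Boolean \cite{MO}. The rank $2$ case already shows how rigid the situation $H=1$ is: the groups $C_{p^2}$, $C_p\times C_p$ and the nonabelian group of order $pq$ with $p<q$ have $1$, $p+1$ and $q+1$ proper nontrivial subgroups, never two, so none of them is a subgroup of a group with Eulerian subgroup lattice. The following question was posed in \cite{MO}.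

\medskip
\noindent\textbf{Question.} \emph{Are there finite groups $H\le G$ such that $[H,G]$ is Eulerian but not Boolean?}
\medskip

The most accessible intervals suggest the answer no. If $H$ is normal in $G$, then $[H,G]$ is the subgroup lattice of $G/H$. If $G=N\rtimes H$ with $N$ abelian, then $[H,G]$ is the lattice of $H$-invariant subgroups of $N$, which is modular, whereas $\mathcal Q$ is not: a graded modular lattice satisfies $\mathrm{rk}(x)+\mathrm{rk}(y)=\mathrm{rk}(x\vee y)+\mathrm{rk}(x\wedge y)$, and two opposite vertices of the square give $1+1\neq 3+0$. Nevertheless the answer is yes, with $G=N\rtimes H$ and $N$ a direct power of a nonabelian simple group.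

\begin{theorem}\label{thm:square}
There are finite groups $H\le G$ such that $[H,G]$ is isomorphic to the face lattice $\mathcal Q$ of a square. In particular, $[H,G]$ is Eulerian and not Boolean. One can take $H=GL_4(8)$ and $G=SL_2(8)^m\rtimes GL_4(8)$ with $m=|GL_4(8)|/(7^2\cdot 504)$.
\end{theorem}

\begin{theorem}\label{thm:products}
For all $a,b\ge0$ the lattice $\mathcal Q^a\times B_b$ is isomorphic to an interval of finite groups. Consequently, a non-Boolean Eulerian interval of finite groups of rank $n$ exists if and only if $n\ge3$.
\end{theorem}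

The group $G$ is a twisted wreath product, built from a simple group $S$, a subgroup $A\le H$ and an action $\varphi$ of $A$ on $S$. Section~\ref{sec:wreath} shows that $[H,G]$ is, upside down, the poset of all extensions of $\varphi$ to subgroups between $A$ and $H$, with a top element added. This poset is more flexible than $[A,H]$ itself, because a subgroup may carry several extensions or none. Section~\ref{sec:data} chooses $A\le GL_4(8)$. The overgroups of $A$ that are reducible on $\mathbb F_8^4$ are listed in Section~\ref{sec:reducible} and carry nine extensions, arranged as the proper faces of a square. The main work, in Section~\ref{sec:irreducible}, is to show that no irreducible overgroup carries an extension. Section~\ref{sec:products} treats products.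

Maps act on the left, $[x,y]=xyx^{-1}y^{-1}$, and for an element $s$ of a group $S$ we write $c_s$ for the inner automorphism $x\mapsto sxs^{-1}$.

\section{Intervals in twisted wreath products}\label{sec:wreath}

Throughout this section $S$ is a nonabelian finite simple group. We use two standard facts.
\begin{itemize}
\item[(F1)] \emph{Every normal subgroup $M$ of $S^m$ is the product of some of the $m$ factors.} If an element of $M$ has a nontrivial $i$th coordinate, its commutators with the $i$th factor show that $M$ meets this factor nontrivially (as $Z(S)=1$), hence contains it.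
\item[(F2)] \emph{$\mathrm{Inn}(S)\cong S$, and only the identity of $\mathrm{Aut}(S)$ centralizes $\mathrm{Inn}(S)$.} Both follow from $Z(S)=1$, the second because $\theta c_s\theta^{-1}=c_{\theta(s)}$.
\end{itemize}

Let $A\le H$ be finite groups and $\varphi:A\to\mathrm{Aut}(S)$ a homomorphism with $\varphi(A)\ge\mathrm{Inn}(S)$. Let $\Gamma$ be the set of pairs $(L,\psi)$, where $A\le L\le H$ and $\psi:L\to\mathrm{Aut}(S)$ is a homomorphism with $\psi|_A=\varphi$. Order $\Gamma$ by
\[
(L,\psi)\le(L',\psi')\iff L\le L'\ \text{ and }\ \psi'|_L=\psi .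
\]
For $(L,\psi)\in\Gamma$ put
\[
N(L,\psi)=\{\,f:H\to S \mid f(hl)=\psi(l)^{-1}(f(h))\ \text{ for all } h\in H,\ l\in L\,\},
\]
a group under pointwise multiplication, and let $N=N(A,\varphi)$. Every $N(L,\psi)$ lies in $N$. If $h_1,\dots,h_m$ represent the cosets $hL$, then $f\in N(L,\psi)$ is determined by the values $f(h_i)$, and these can be prescribed arbitrarily: for any $s_1,\dots,s_m\in S$ the function $f(h_il)=\psi(l)^{-1}(s_i)$ lies in $N(L,\psi)$, because $\psi(ll')^{-1}=\psi(l')^{-1}\psi(l)^{-1}$. Hence
\begin{equation}\label{eq:coordinates}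
N(L,\psi)\to S^m,\qquad f\mapsto (f(h_1),\dots,f(h_m))
\end{equation}
is an isomorphism. The group $H$ acts on $N$ by $(k\cdot f)(h)=f(k^{-1}h)$. Left translation commutes with right translation, so each $N(L,\psi)$ is $H$-invariant. Let $G=N\rtimes H$.

\begin{proposition}\label{prop:interval}
Let $\Gamma\cup\{\hat1\}$ be $\Gamma$ with a new top element added. The map $(L,\psi)\mapsto N(L,\psi)H$, $\hat1\mapsto H$ is an isomorphism from the dual of the poset $\Gamma\cup\{\hat1\}$ onto $[H,G]$.
\end{proposition}

The substance of the proposition is that every nontrivial $H$-invariant subgroup of $N$ comes from an extension of $\varphi$. The case $|H:A|=2$ shows how the extension appears.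

\begin{example}\label{ex:index2}
Let $H=S\times\langle z\rangle$ with $z$ of order $2$, $A=S$ and $\varphi(a)=c_a$. By \eqref{eq:coordinates}, $f\mapsto(f(1),f(z))$ identifies $N$ with $S\times S$. The element $z$ interchanges the coordinates, and $a\in A$ acts as $c_a$ on both, since $(a\cdot f)(h)=f(ha^{-1})=c_a(f(h))$ for $h\in\{1,z\}$. Let $M\ne1$ be an invariant subgroup. Its two projections are equal, nontrivial and invariant under conjugation, so both are $S$. Then $M\cap(S\times1)$ is normal in $S\times 1$. If it is $S\times 1$, then $M=N$. Otherwise $M$ meets both factors trivially, so $M=\{(s,\theta(s))\}$ for an automorphism $\theta$. Invariance under $A$ says that $\theta c_a=c_a\theta$, so $\theta=1$ by (F2) and $M$ is the diagonal. On the side of $\Gamma$, an extension $\psi$ of $\varphi$ to $H$ must send $z$ into the centralizer of $\mathrm{Inn}(S)$, so $\psi(z)=1$, and $N(H,\psi)$ is the diagonal. Both posets are chains with three elements, and the automorphism $\theta$ that ties the coordinate at $z$ to the coordinate at $1$ is $\psi(z)^{-1}$.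
\end{example}

\begin{proof}[Proof of Proposition~\ref{prop:interval}]
Recall Dedekind's law: if $X,Y,Z$ are subgroups of a group and $Y\le Z$, then $Z\cap XY=(Z\cap X)Y$. It gives $K=K\cap NH=(K\cap N)H$ for $K\in[H,G]$, and $K\cap N$ is $H$-invariant. Conversely, if $M\le N$ is $H$-invariant, then $MH$ is a subgroup and $N\cap MH=M(N\cap H)=M$. So $K\mapsto K\cap N$ is an isomorphism from $[H,G]$ onto the lattice of $H$-invariant subgroups of $N$. The groups $N(L,\psi)$ are nontrivial by \eqref{eq:coordinates}. It remains to prove that
\begin{equation}\label{eq:order}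
N(L',\psi')\le N(L,\psi)\iff (L,\psi)\le(L',\psi'),
\end{equation}
and that every nontrivial $H$-invariant subgroup of $N$ is some $N(L,\psi)$.

\emph{The order.} If $(L,\psi)\le(L',\psi')$, the conditions defining $N(L,\psi)$ are among those defining $N(L',\psi')$. Conversely, let $N(L',\psi')\le N(L,\psi)$ and $l\in L$. If $l\notin L'$, then $1$ and $l$ lie in different cosets of $L'$, so some $f\in N(L',\psi')$ has $f(1)=1$ and $f(l)\neq1$; this contradicts $f(l)=\psi(l)^{-1}(f(1))$. So $L\le L'$. Given $s\in S$, take $f\in N(L',\psi')$ with $f(1)=s$. Then $\psi'(l)^{-1}(s)=f(l)=\psi(l)^{-1}(s)$, so $\psi'|_L=\psi$.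

\emph{Finding the extension.} Let $1\neq M\le N$ be $H$-invariant and let $e_h:M\to S$ be the evaluation $f\mapsto f(h)$. For $a\in A$ we have $(a\cdot f)(1)=f(a^{-1})=\varphi(a)(f(1))$, so $e_1(M)$ is $\varphi(A)$-invariant. This is where $\varphi(A)\ge\mathrm{Inn}(S)$ is needed: it makes $e_1(M)$ normal in $S$, hence $1$ or $S$. Since $f(h)=(h^{-1}\cdot f)(1)$, all the images $e_h(M)$ equal $e_1(M)$, and $M\ne 1$ shows that every $e_h$ is onto.

We collect the coordinates that are tied to the coordinate at $1$. Let $M_h=\ker e_h$. From $(k\cdot f)(kh)=f(h)$ we get $k\cdot M_h=M_{kh}$, so $L=\{l\in H: M_l=M_1\}$ is the stabilizer of $M_1$ in $H$, a subgroup, and $M_h=M_{h'}$ if and only if $hL=h'L$. Since $f(a)=\varphi(a)^{-1}(f(1))$, we have $A\le L$. For $l\in L$ the surjections $e_1$ and $e_l$ have the same kernel, so there is a unique $\theta_l\in\mathrm{Aut}(S)$ with $f(l)=\theta_l(f(1))$ for all $f\in M$. Applying this to $h^{-1}\cdot f$ gives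
\[
f(hl)=\theta_l(f(h))\qquad(f\in M,\ h\in H,\ l\in L).
\]
With $h=l$ and $l'$ in place of $l$ we obtain $\theta_{ll'}=\theta_{l'}\theta_l$, so $\psi(l)=\theta_l^{-1}$ is a homomorphism $L\to\mathrm{Aut}(S)$. It extends $\varphi$, and $M\le N(L,\psi)$.

\emph{There are no further relations.} Let $h_1,\dots,h_m$ represent the cosets $hL$; the kernels $M_{h_i}$ are pairwise distinct. We show by induction on $j$ that $(e_{h_1},\dots,e_{h_j}):M\to S^j$ is onto; for $j=m$ and \eqref{eq:coordinates} this gives $M=N(L,\psi)$. The case $j=1$ is done. Let $j>1$ and $D=\bigcap_{i<j}M_{h_i}$, so that $M/D\cong S^{j-1}$. If $D\le M_{h_j}$, then $M_{h_j}/D$ is a normal subgroup of $S^{j-1}$ with quotient $S$; by (F1) it is the product of all factors but one, say the $i$th, which means $M_{h_j}=M_{h_i}$ with $i<j$. This is false, so $e_{h_j}(D)$ is a nontrivial normal subgroup of $S$, that is, $e_{h_j}(D)=S$. Thus the image of $M$ in $S^j$ contains the last factor and projects onto the first $j-1$ factors, so it is $S^j$.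
\end{proof}

The hypothesis on $\varphi(A)$ cannot be dropped: for $A=H=1$ the interval is the whole subgroup lattice of $S$, while $\Gamma$ is a point. The same hypothesis makes extensions easy to control.

\begin{lemma}\label{lem:dichotomy}
Let $(L,\psi)\in\Gamma$ and let $X\le L$ be normalized by $A$. Then $\psi(X)=1$ or $\psi(X)\ge\mathrm{Inn}(S)$. In particular $\psi(X)=1$ if $X$ is abelian.
\end{lemma}

\begin{proof}
The group $\psi(X)$ is normalized by $\psi(A)=\varphi(A)\ge\mathrm{Inn}(S)$, so $\psi(X)\cap\mathrm{Inn}(S)$ is normal in the simple group $\mathrm{Inn}(S)$. If it is not $\mathrm{Inn}(S)$, it is trivial. Then $[\psi(X),\mathrm{Inn}(S)]\le\psi(X)\cap\mathrm{Inn}(S)=1$, and $\psi(X)=1$ by (F2).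
\end{proof}

The next lemma gives the basic situation in which one group carries two extensions.

\begin{lemma}\label{lem:graph}
Let $\alpha\in\mathrm{Aut}(S)$, let $\Delta=\{(s,\alpha(s)):s\in S\}\le S\times S$, and let $\varphi(s,\alpha(s))=c_s$. Then $\Delta$ is a maximal subgroup of $S\times S$, and $\varphi$ has exactly two extensions to $S\times S$, namely
\[
\psi_1(s_1,s_2)=c_{s_1},\qquad \psi_2(s_1,s_2)=c_{\alpha^{-1}(s_2)},
\]
with kernels $1\times S$ and $S\times1$.
\end{lemma}

\begin{proof}
Let $\Delta\le J\le S\times S$. The subgroup $J\cap(S\times1)$ is normal in $J$, and $J$ projects onto the first factor, so $J\cap (S\times 1)$ is $1$ or $S\times1$. In the first case $J$ embeds in the second factor, so $|J|\le|S|$ and $J=\Delta$. In the second case $J\ge(S\times1)\Delta=S\times S$.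

Let $\psi$ be an extension. The images $\psi(S\times1)$ and $\psi(1\times S)$ centralize each other, so they do not both contain the nonabelian group $\mathrm{Inn}(S)$; by Lemma~\ref{lem:dichotomy} one of them is trivial. If $\psi(1\times S)=1$, then $\psi(s_1,s_2)=\psi(s_1,\alpha(s_1))=c_{s_1}$. If $\psi(S\times1)=1$, then $\psi(s_1,s_2)=\psi(\alpha^{-1}(s_2),s_2)=c_{\alpha^{-1}(s_2)}$. Both formulas define homomorphisms extending $\varphi$.
\end{proof}

\begin{example}\label{ex:B2}
Take $H=S\times S$, $\alpha=1$ and $A=\Delta$. The interval $[A,H]$ is a chain with two elements, but $\Gamma$ consists of $(A,\varphi)$ and two incomparable elements $(H,\psi_1)$, $(H,\psi_2)$ above it, so $[H,G]\cong B_2$. The two middle elements are visible: $N(H,\psi_i)$ consists of the functions $(h_1,h_2)\mapsto h_i^{-1}sh_i$ with $s\in S$. They intersect trivially, since $h_1^{-1}sh_1=h_2^{-1}s'h_2$ for all $h_1,h_2$ forces $s=s'\in Z(S)$.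
\end{example}

\section{A subgroup of $GL_4(8)$}\label{sec:data}

The lattice $\mathcal Q$ is self-dual: vertices and edges alternate along a cycle of length $8$ given by incidence, and rotating this cycle by one step reverses the order. By Proposition~\ref{prop:interval} it therefore suffices to arrange that $\Gamma\cong\mathcal Q\setminus\{\hat1\}$. This poset is a product. Let $\Lambda$ be the poset with a least element and two incomparable elements above it. Name the vertices of the square $x_1,y_+,x_2,y_-$ in cyclic order. A proper face contains at most one of $x_1,x_2$ and at most one of $y_+,y_-$, and all nine combinations occur, since each $x_i$ is adjacent to each $y_\pm$. Hence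
\begin{equation}\label{eq:LambdaLambda}
\mathcal Q\setminus\{\hat1\}\cong\Lambda\times\Lambda .
\end{equation}
So we need two independent ways to leave $(A,\varphi)$ in two incompatible directions. Example~\ref{ex:B2} is one way. The other is to use two abelian groups $U^+,U^-$ normalized by $A$. Lemma~\ref{lem:dichotomy} forces every extension to kill each of them, and if together they generate a group on which $\varphi$ is already nontrivial, no extension can see both. The upper and lower block unitriangular matrices in $GL_4$ are such a pair, and the block diagonal matrices that normalize them contain a product $S\times S$.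

Let $F=\mathbb F_8$ and $\sigma(x)=x^2$, applied entrywise to matrices; $\sigma$ has order $3$. Let $S=SL_2(8)$, a simple group of order $504$. Put $W_1=W_2=F^2$, $V=W_1\oplus W_2$ and $H=GL(V)=GL_4(8)$, and write $(x,y)$ for the block diagonal element acting as $x$ on $W_1$ and as $y$ on $W_2$. Define
\begin{gather*}
T=\{(\lambda,\mu):\lambda,\mu\in F^*\}\cong C_7\times C_7,\qquad S_1=\{(s,1):s\in S\},\qquad S_2=\{(1,s):s\in S\},\\
A_0=\{(s,\sigma(s)):s\in S\},\qquad A=T\times A_0,\qquad Q=GL(W_1)\times GL(W_2).
\end{gather*}
The scalar matrix $\lambda\in GL_2(8)$ has determinant $\lambda^2$, and squaring is a bijection of $F^*$, so $GL_2(8)=F^*\times S$ and $Q=T\times S_1\times S_2$. Let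
\[
\varphi:A\to\mathrm{Aut}(S),\qquad t\,(s,\sigma(s))\mapsto c_s\quad(t\in T,\ s\in S),
\]
so that $\varphi(A)=\mathrm{Inn}(S)$ and $\ker\varphi=T$. From now on $\Gamma$, $N$ and $G$ are those of Section~\ref{sec:wreath} for these data; $N\cong SL_2(8)^m$ with $m=|H:A|=|GL_4(8)|/(7^2\cdot504)$.

Let $U^+=1+\mathrm{Hom}(W_2,W_1)$ and $U^-=1+\mathrm{Hom}(W_1,W_2)$, where a map $W_i\to W_j$ is extended by zero on the other summand. Since $(1+X)(1+X')=1+X+X'$ in either group, these are elementary abelian $2$-groups. They are normalized by $Q$: conjugation by $(x,y)$ sends $X\in \mathrm{Hom}(W_2,W_1)$ to $xXy^{-1}$ and $Y\in\mathrm{Hom}(W_1,W_2)$ to $yYx^{-1}$. The stabilizers of $W_1$ and $W_2$ in $H$ are the block triangular groups $U^+\rtimes Q$ and $U^-\rtimes Q$. Commutators such as $[1+cE_{13},1+E_{32}]=1+cE_{12}$ show that $\langle U^+,U^-\rangle$ contains all elementary matrices, hence $SL_4(8)\ge A_0$, as the design requires.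

The torus $T$ is included in $A$ to tie every overgroup of $A$ to the decomposition $V=W_1\oplus W_2$. We record what it does.
\begin{itemize}
\item[(T1)] \emph{A $T$-invariant subspace has the form $X_1\oplus X_2$ with $X_i\le W_i$,} because $(\lambda,1)v-v=(\lambda-1)v_1$ for $v=v_1+v_2$.
\item[(T2)] \emph{$C_H(T)=Q$, and $C_H((\lambda,\mu))=Q$ for $\lambda\ne\mu$,} because an element commuting with $(\lambda,\mu)$ preserves its eigenspaces $W_1,W_2$.
\item[(T3)] \emph{An element $n$ normalizing $T$ fixes or interchanges $W_1$ and $W_2$,} because $T$ acts by scalars on the $2$-dimensional space $nW_i$, and by (T1) such a space is $W_1$ or $W_2$.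
\item[(T4)] \emph{A subgroup of $U^\pm$ normalized by $T$ is $1+M$ with $M$ an $F$-subspace,} because conjugation by $T$ induces all scalars of $F^*$ on $\mathrm{Hom}(W_i,W_j)$.
\end{itemize}

\begin{lemma}\label{lem:data}
\begin{itemize}
\item[(a)] The $A$-invariant subspaces of $V$ are $0,W_1,W_2,V$.
\item[(b)] A subgroup of $U^\pm$ normalized by $A$ is $1$ or $U^\pm$.
\item[(c)] The only subgroups between $A$ and $Q$ are $A$ and $Q$. There are exactly two extensions $\psi_1,\psi_2$ of $\varphi$ to $Q$, with $\ker\psi_1=TS_2$ and $\ker\psi_2=TS_1$.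
\item[(d)] No element of $H$ that interchanges $W_1$ and $W_2$ normalizes $A$.
\end{itemize}
\end{lemma}

\begin{proof}
(a) This follows from (T1), since $A_0$ acts on each $W_i$ as the full group $SL_2(8)$, which is transitive on nonzero vectors.

(b) By (T4) it suffices to show that $A_0$ acts irreducibly on the $F$-spaces $\mathrm{Hom}(W_2,W_1)$ and $\mathrm{Hom}(W_1,W_2)$. The first action is $X\mapsto sX\sigma(s)^{-1}$ on $2\times 2$ matrices. Let $M\neq0$ be an invariant subspace. For $s=\mathrm{diag}(a,a^{-1})$ with $a$ of order $7$ we have $\sigma(s)^{-1}=\mathrm{diag}(a^{-2},a^2)$, so the matrix units $E_{11},E_{12},E_{21},E_{22}$ are eigenvectors with eigenvalues $a^{-1},a^{3},a^{-3},a$. The exponents are distinct modulo $7$, so $M$ is spanned by some of the $E_{ij}$; thus $M$ contains every $E_{ij}$ that occurs in one of its elements. For $s=\left(\begin{smallmatrix}1&1\\0&1\end{smallmatrix}\right)$ we have $\sigma(s)^{-1}=s$ and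
\[
E_{11}\mapsto E_{11}+E_{12},\qquad E_{22}\mapsto E_{22}+E_{12},\qquad E_{21}\mapsto E_{11}+E_{12}+E_{21}+E_{22},
\]
so $E_{12}\in M$ whichever $E_{ij}$ we start from. For $s=\left(\begin{smallmatrix}1&0\\1&1\end{smallmatrix}\right)$ we get $E_{12}\mapsto E_{11}+E_{12}+E_{21}+E_{22}$, so $M$ is everything. The second action is $Y\mapsto\sigma(s)Ys^{-1}$. The nondegenerate pairing $\mathrm{tr}(XY)$ between the two spaces is invariant, so the annihilator of an invariant subspace of the second space is an invariant subspace of the first; hence the second is irreducible too.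

(c) Every subgroup between $A$ and $Q$ contains $T$, and every extension of $\varphi$ kills $T$. So we may pass to $Q/T\cong S\times S$, in which $A/T$ is the graph of $\sigma$, and apply Lemma~\ref{lem:graph}.

(d) Suppose $n$ interchanges $W_1,W_2$ and normalizes $A$. Then $n$ normalizes the derived subgroup $A'=A_0$, say $n(s,\sigma(s))n^{-1}=(s^*,\sigma(s^*))$. The isomorphism $W_1\to W_2$ induced by $n$ carries $s$ to $\sigma(s^*)$, and the isomorphism $W_2\to W_1$ carries $\sigma(s)$ to $s^*$. Comparing traces, $\mathrm{tr}\,s=\sigma(\mathrm{tr}\,s^*)$ and $\sigma(\mathrm{tr}\,s)=\mathrm{tr}\,s^*$, so $\mathrm{tr}\,s=\sigma^2(\mathrm{tr}\,s)$ for all $s\in S$. Every $x\in F$ is the trace of $\left(\begin{smallmatrix}x&1\\1&0\end{smallmatrix}\right)\in SL_2(8)$, so $\sigma^2=1$, which is false.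
\end{proof}

\begin{remark}\label{rem:F8}
The twist by $\sigma$ is needed. With $A_0=\{(s,s)\}$, the scalar matrices would form an invariant line for $X\mapsto sXs^{-1}$, and (b) would fail. The condition $\sigma^2\neq1$ is needed as well. If the same definitions are made over $\mathbb F_4$, where $\sigma^2=1$, the involution $n:(v,w)\mapsto(w,v)$ conjugates $(s,\sigma(s))$ to $(\sigma(s),s)\in A_0$, and since $\sigma c_s\sigma^{-1}=c_{\sigma(s)}$, setting $\psi(n)=\sigma$ extends $\varphi$ to the irreducible group $A\rtimes\langle n\rangle$. This is an extension of exactly the kind that Section~\ref{sec:irreducible} excludes over $\mathbb F_8$.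
\end{remark}

\section{Reducible overgroups: the nine proper faces}\label{sec:reducible}

For $U\in\{1,U^+,U^-\}$ and $(B,\beta)\in\{(A,\varphi),(Q,\psi_1),(Q,\psi_2)\}$ the group $UB=U\rtimes B$ carries the homomorphism $\beta^U(ux)=\beta(x)$ for $u\in U$, $x\in B$, and $(UB,\beta^U)\in\Gamma$. Both index sets are copies of $\Lambda$, the first under inclusion and the second under the order of $\Gamma$.

\begin{proposition}\label{prop:reducible}
The pairs $(L,\psi)\in\Gamma$ with $L$ reducible on $V$ are exactly the pairs $(UB,\beta^U)$. Moreover $(UB,\beta^U)\le(U'B',\beta'^{\,U'})$ if and only if $U\le U'$ and $(B,\beta)\le(B',\beta')$. Hence these pairs form a poset isomorphic to $\Lambda\times\Lambda$.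
\end{proposition}

\begin{proof}
Each $UB$ stabilizes $W_1$ or $W_2$. Conversely, let $(L,\psi)\in\Gamma$ with $L$ reducible. By Lemma~\ref{lem:data}(a), $L$ stabilizes $W_1$ or $W_2$, so $L\le U^\pm Q$ for one choice of sign. We use $T$ to split $L$. Let $l=ux\in L$ with $u=1+X\in U^\pm$ and $x\in Q$. Fix $\lambda\in F\setminus\{0,1\}$ and let $t=(\lambda,1)$ for the sign $+$ and $t=(1,\lambda)$ for the sign $-$, so that $tXt^{-1}=\lambda X$. Since $x$ commutes with $t$,
\[
[l,t]=u\cdot tu^{-1}t^{-1}=(1+X)(1-\lambda X)=1+(1-\lambda)X\in L\cap U^\pm .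
\]
By (T4), $u=1+X\in L$, and so $x\in L$. Hence $L=UB$ with $U=L\cap U^\pm$ and $B=L\cap Q$. By Lemma~\ref{lem:data}(b), $U$ is $1$ or $U^\pm$. By Lemma~\ref{lem:data}(c), $(B,\psi|_B)$ is one of the three pairs $(B,\beta)$. Since $U$ is abelian and normalized by $A$, Lemma~\ref{lem:dichotomy} gives $\psi(U)=1$, so $\psi=\beta^U$.

If $U\le U'$ and $(B,\beta)\le(B',\beta')$, then $UB\le U'B'$ and $\beta'^{\,U'}(ux)=\beta'(x)=\beta(x)$ for $u\in U$, $x\in B$. Conversely, let $(UB,\beta^U)\le(U'B',\beta'^{\,U'})$. Intersecting with $Q$ gives $B=UB\cap Q\le U'B'\cap Q=B'$, and restricting the homomorphisms to $B$ gives $\beta'|_B=\beta$. If $U=U^+$, then $U'B'$ does not stabilize $W_2$, which rules out $U'=1$ and $U'=U^-$; if $U=U^-$, use $W_1$ instead. So $U\le U'$.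
\end{proof}

\begin{figure}[ht]
\centering
\begin{tikzpicture}[xscale=1.45,yscale=1.35,every node/.style={inner sep=2pt}]
\node (b) at (0,0) {$(A,\varphi)$};
\node (x1) at (-3,1) {$(Q,\psi_1)$};
\node (yp) at (-1,1) {$(U^+A,\varphi^+)$};
\node (x2) at (1,1) {$(Q,\psi_2)$};
\node (ym) at (3,1) {$(U^-A,\varphi^-)$};
\node (z1m) at (-3,2.3) {$(U^-Q,\psi_1^-)$};
\node (z1p) at (-1,2.3) {$(U^+Q,\psi_1^+)$};
\node (z2p) at (1,2.3) {$(U^+Q,\psi_2^+)$};
\node (z2m) at (3,2.3) {$(U^-Q,\psi_2^-)$};
\node (t) at (0,3.3) {$\hat1$};
\draw (b)--(x1) (b)--(yp) (b)--(x2) (b)--(ym);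
\draw (x1)--(z1m) (x1)--(z1p) (yp)--(z1p) (yp)--(z2p) (x2)--(z2p) (x2)--(z2m) (ym)--(z2m) (ym)--(z1m);
\draw (t)--(z1m) (t)--(z1p) (t)--(z2p) (t)--(z2m);
\end{tikzpicture}
\caption{The poset $\Gamma\cup\{\hat1\}$ of extensions of $\varphi:A\to\mathrm{Aut}(SL_2(8))$ to subgroups of $GL_4(8)$ containing $A$, with a top element added. A superscript $\pm$ marks the extension that kills $U^\pm$. The second row lists the vertices of a square in cyclic order, the third row its edges.}
\label{fig:square}
\end{figure}

\section{Irreducible overgroups carry no extension}\label{sec:irreducible}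

The difficulty is that we have no list of the irreducible subgroups of $H$ containing $A$, and we do not try to make one. Instead we look at the kernel $C$ of a hypothetical extension $\psi:L\to \mathrm{Aut}(S)$. It is normal in $L$, and its intersection with $Q$ is known. By Lemma~\ref{lem:data}(c), either $L\cap Q=A$, and then $C\cap Q=\ker\varphi=T$; or $Q\le L$, and then $C\cap Q$ is $TS_1$ or $TS_2$. Lemmas~\ref{lem:caseA} and~\ref{lem:caseQ} show that an irreducible $L$ has no such normal subgroup.

\subsection{The case $L\cap Q=A$}

Here $C$ meets $Q$ in a $7$-group only. The plan is to show that $C=T$, so that $L$ normalizes $T$ and Lemma~\ref{lem:data}(d) applies. We use three standard facts about a prime $p$. A proper subgroup of a finite $p$-group is properly contained in its normalizer. When a $p$-group acts on a finite set, the number of fixed points is congruent modulo $p$ to the size of the set. \emph{Burnside's transfer theorem:} if a Sylow $p$-subgroup $P$ of a finite group $C$ lies in the center of $N_C(P)$, then $C=R\rtimes P$ for a normal subgroup $R$ of order prime to $p$.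

\begin{lemma}\label{lem:caseA}
Let $L\le H$ be irreducible on $V$ with $L\cap Q=A$. Then no normal subgroup $C$ of $L$ satisfies $C\cap Q=T$.
\end{lemma}

\begin{proof}
Suppose $C\trianglelefteq L$ and $C\cap Q=T$.

\emph{Step 1: $N_L(T)=A$.} Let $n\in N_L(T)$. Then $n$ normalizes $C_L(T)=L\cap Q=A$, by (T2). By (T3) and Lemma~\ref{lem:data}(d), $n$ fixes $W_1$ and $W_2$, so $n\in L\cap Q=A$.

\emph{Step 2: a normal complement.} By Step 1, $N_C(T)=C\cap A=T$. So the $7$-group $T$ is not properly contained in a $7$-subgroup of $C$; it is a Sylow $7$-subgroup of $C$, and being abelian it is central in $N_C(T)=T$. Burnside's theorem gives $C=R\rtimes T$ with $7\nmid|R|$. (This step uses that $|F^*|$ is a power of a single prime.) The subgroup $R$ consists of all elements of $C$ of order prime to $7$, so it is characteristic in $C$ and normal in $L$. Let $t=(\lambda,1)$ with $\lambda$ of order $7$. By (T2),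
\[
C_R(t)=R\cap Q\le R\cap T=1 .
\]

\emph{Step 3: $R$ is a $2$-group.} An element of order $7$ acting without fixed points needs more room than four dimensions offer. Suppose an odd prime $r$ divides $|R|$. The number of Sylow $r$-subgroups of $R$ divides $|R|$, hence is prime to $7$, so $t$ normalizes one of them, and also its center $Y\neq1$. The group $Y$ is abelian of odd order, so over the algebraic closure $\overline F$, of characteristic $2$, it is diagonalizable: $V\otimes\overline F=\bigoplus_\chi V_\chi$, where $\chi$ runs over the homomorphisms $Y\to\overline F^*$ and $y\in Y$ acts on $V_\chi$ as the scalar $\chi(y)$. As $Y\ne1$ acts faithfully, $V_\chi\neq0$ for some $\chi\neq1$. We have $tV_\chi=V_{\chi^t}$ with $\chi^t(y)=\chi(t^{-1}yt)$. If $\chi^t=\chi$, then $\chi$ is trivial on the image of $y\mapsto y^{-1}\,t^{-1}yt$. This is an endomorphism of the finite abelian group $Y$ with kernel $C_Y(t)=1$, so it is onto and $\chi=1$, a contradiction. Hence the orbit of $\chi$ under $\langle t\rangle$ has length $7$, and $V\otimes\overline F$ contains the direct sum of seven nonzero spaces,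 although $\dim V=4$.

\emph{Step 4.} The $2$-group $R$ acts on the $8^4-1$ nonzero vectors of $V$, an odd number, so its fixed space $C_V(R)$ is nonzero. It is $L$-invariant because $R\trianglelefteq L$. By irreducibility $C_V(R)=V$, so $R=1$ and $T=C\trianglelefteq L$. Step 1 gives $L=A$, which is reducible. This is a contradiction.
\end{proof}

\subsection{The case $Q\le L$}

Now $C$ contains one of $S_1,S_2$, say $S_1$, and meets the other trivially. The group $S_1$ supplies transvections. Their conjugates under $C$ are transvections in general position, and the large group $Q$ lets us cut these down to elements of $U^-$ and $U^+$, whose commutators reach $S_2$.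

Identify $W_1^*$ with the functionals on $V$ that vanish on $W_2$, and $W_2^*$ with those that vanish on $W_1$, so $V^*=W_1^*\oplus W_2^*$; write $u=u_1+u_2$ and $h=h_1+h_2$ accordingly. For $u\in V$ and $h\in V^*$ with $h(u)=0$ let $\tau_{u,h}(v)=v+h(v)u$. It is nontrivial when $u,h\neq0$. Evaluating on a vector $v$ gives
\begin{equation}\label{eq:transv}
g\tau_{u,h}g^{-1}=\tau_{gu,\,hg^{-1}},\qquad \tau_{u,h}\tau_{u,h'}=\tau_{u,h+h'},\qquad \tau_{u,h}\tau_{u',h}=\tau_{u+u',h},\qquad \tau_{cu,h}=\tau_{u,ch}
\end{equation}
for $g\in H$ and $c\in F$, whenever $h(u)=h'(u)=h(u')=0$. If $u\in W_i$ and $h\in W_i^*$, then $\tau_{u,h}\in S_i$; if $u\in W_2$ and $h\in W_1^*$, then $\tau_{u,h}\in U^-$.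

\begin{lemma}\label{lem:transvections}
Let $C\le H$ be normalized by $Q$, with $S_1\le C$ and $C\cap S_2=1$.
\begin{itemize}
\item[(i)] If $W_1$ is not $C$-invariant, then $U^-\le C$.
\item[(ii)] If $W_2$ is not $C$-invariant, then $U^+\le C$.
\end{itemize}
\end{lemma}

\begin{proof}
The automorphism $g\mapsto(g^{\mathsf T})^{-1}$ of $GL_4(8)$ maps each of $Q,S_1,S_2$ onto itself and interchanges $U^+$ and $U^-$, hence also the stabilizers $U^+Q$ and $U^-Q$ of $W_1$ and $W_2$. So (ii) is (i) applied to the image of $C$, and we prove (i).

We shall need to rescale $u$ while keeping $h$, which conjugation by $Q$ does not achieve in general. So we keep track of whole families of transvections: let $\mathcal X$ be the set of pairs $(u,h)$ with $u\ne 0$, $h\neq0$, $h(u)=0$ and $\tau_{cu,h}\in C$ for all $c\in F$. By \eqref{eq:transv}, $\mathcal X$ is closed under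
\begin{itemize}
\item \emph{conjugating}: $(u,h)\mapsto(gu,hg^{-1})$ for $g\in C$ or $g\in Q$;
\item \emph{scaling} either entry by an element of $F^*$;
\item \emph{adding}: from $(u,h),(u,h')$ with $h\neq h'$ we get $(u,h+h')$, and from $(u,h),(u',h)$ with $u\ne u'$ we get $(u+u',h)$. In characteristic $2$ these sums are nonzero.
\end{itemize}
Since $C\cap S_2=1$,
\begin{equation}\label{eq:noS2}
\text{no }(u,h)\in\mathcal X\text{ has both } u\in W_2 \text{ and } h\in W_2^* .
\end{equation}

As $W_1$ is not $C$-invariant, there are $g\in C$ and $w\in W_1$ with $gw\notin W_1$. Choose $0\neq k\in W_1^*$ with $k(w)=0$. Then $(w,k)\in\mathcal X$ because $S_1\le C$, and conjugating by $g$ gives a pair $(u,h)\in\mathcal X$ with $u_2\neq0$. Fix $\lambda\in F\setminus\{0,1\}$.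

\emph{We have $h_1\ne0$.} Suppose $h_1=0$, so $h\in W_2^*$, and $u_1\neq0$ by \eqref{eq:noS2}. Conjugating by $(\lambda,1)$ gives $(\lambda u_1+u_2,h)$; adding $(u,h)$ gives $((1+\lambda)u_1,h)$; scaling gives $(u_1,h)$; adding $(u,h)$ again gives $(u_2,h)\in\mathcal X$, against \eqref{eq:noS2}.

\emph{Removing $h_2$.} There is $x\in GL(W_1)$ with $xu_1=u_1$ and $h_1x\neq h_1$. If $u_1=0$, take $x=\lambda$. If $u_1\neq0$, extend it to a basis $u_1,w'$ of $W_1$ and consider the two maps that fix $u_1$ and send $w'$ to $w'+u_1$ and to $\lambda w'$. If both fixed $h_1$, then $h_1(u_1)=0$ and $h_1(w')=0$, contrary to $h_1\neq0$. Conjugating $(u,h)$ by $(x,1)$ gives $(u,h_1x^{-1}+h_2)$, and adding $(u,h)$ gives $(u,h')\in\mathcal X$ with $0\neq h'=h_1+h_1x^{-1}\in W_1^*$.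

\emph{Removing $u_1$.} Conjugating $(u,h')$ by $(1,\lambda)$ gives $(u_1+\lambda u_2,h')$, which differs from $(u,h')$ because $u_2\ne0$. Adding gives $((1+\lambda)u_2,h')\in\mathcal X$. The corresponding transvection is a nontrivial element of $C\cap U^-$. This group is normalized by $Q\ge A$, so $U^-\le C$ by Lemma~\ref{lem:data}(b).
\end{proof}

\begin{lemma}\label{lem:caseQ}
Let $L\le H$ be irreducible on $V$ with $Q\le L$. Then no normal subgroup $C$ of $L$ satisfies $C\cap Q=TS_1$ or $C\cap Q=TS_2$.
\end{lemma}

\begin{proof}
Conjugation by $(v,w)\mapsto(w,v)$ preserves $Q$ and $T$ and interchanges $S_1$ and $S_2$, so it suffices to exclude $C\cap Q=TS_1$. Suppose this holds. Then $Q$ normalizes $C$, $S_1\le C$ and $C\cap S_2=1$.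

Neither $W_1$ nor $W_2$ is $C$-invariant. Indeed, a $C$-invariant subspace is $TS_1$-invariant, so by (T1) it equals $X_1\oplus X_2$ with $X_1\in\{0,W_1\}$ and $X_2\le W_2$; if it has dimension $2$, it is $W_1$ or $W_2$. Suppose $W_j$ is $C$-invariant. Since $C\trianglelefteq L$, so is $lW_j$ for every $l\in L$, and since $L$ is irreducible, $lW_j\neq W_j$ for some $l$. Thus both $W_1$ and $W_2$ are $C$-invariant, $C\le Q$, and $C=TS_1$. Then the derived subgroup $C'=S_1$ is normal in $L$, so the span of all $sv-v$ with $s\in S_1$, $v\in V$ is $L$-invariant. This span is $W_1$, contradicting irreducibility.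

By Lemma~\ref{lem:transvections}, $C$ contains $U^-$ and $U^+$. With $4\times4$ matrix units, $1+E_{31}\in U^-$ and $1+E_{14}\in U^+$. Both are involutions, so their commutator is the square of their product $1+Z$, where $Z=E_{31}+E_{14}+E_{34}$, and $(1+Z)^2=1+Z^2=1+E_{34}$. This is a nontrivial element of $C\cap S_2$, a contradiction.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:square}]
By Lemmas~\ref{lem:caseA} and~\ref{lem:caseQ}, applied to $C=\ker\psi$ as explained at the start of this section, no $(L,\psi)\in\Gamma$ has $L$ irreducible. So $\Gamma\cong\Lambda\times\Lambda$ by Proposition~\ref{prop:reducible}, and $\Gamma\cup\{\hat1\}\cong\mathcal Q$ by \eqref{eq:LambdaLambda}; see Figure~\ref{fig:square}. By Proposition~\ref{prop:interval}, $[H,G]$ is isomorphic to the dual of $\mathcal Q$, which is $\mathcal Q$. We saw in Section~\ref{sec:intro} that $\mathcal Q$ is Eulerian and not Boolean.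
\end{proof}

\section{Products and all ranks}\label{sec:products}

The interval $[H\times X,G\times Y]$ is in general larger than $[H,G]\times[X,Y]$: the group $C_2\times C_2$ has three subgroups of order $2$, while $B_1\times B_1$ has two atoms. The extra subgroups are diagonal ones, and they come from pairs $J\trianglelefteq K$ with $J\ne K$ in both factors. In a twisted wreath product there are no such pairs above $H$.

\begin{lemma}\label{lem:nonormal}
Let $G=N\rtimes H$ be as in Section~\ref{sec:wreath}. If $J,K\in[H,G]$ and $J\trianglelefteq K$, then $J=K$.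
\end{lemma}

\begin{proof}
Write $J=M_1H$ and $K=M_2H$ with $M_1=J\cap N$ and $M_2=K\cap N$; then $M_1\trianglelefteq M_2$.

Let $M_1\neq1$. By Proposition~\ref{prop:interval} both $M_1$ and $M_2$ are of the form $N(L,\psi)$. So \eqref{eq:coordinates} identifies $M_2$ with $S^m$ by evaluation at certain points $h_i$, and each evaluation is onto on $M_1$. Thus $M_1$ is a normal subgroup of $S^m$ that projects onto every factor, and $M_1=M_2$ by (F1).

Let $M_1=1$. Then $H\trianglelefteq M_2H$ and $M_2\trianglelefteq M_2H$, so $[M_2,H]\le M_2\cap H=1$. Hence every $f\in M_2$ is fixed by $H$, that is, constant, and $f(1)=f(a^{-1})=\varphi(a)(f(1))$ for all $a\in A$. As $\varphi(A)\ge\mathrm{Inn}(S)$, we get $f(1)\in Z(S)=1$. So $M_2=1$.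
\end{proof}

\begin{lemma}\label{lem:product}
Let $G=N\rtimes H$ be as in Section~\ref{sec:wreath}. For all finite groups $X\le Y$ we have $[H\times X,G\times Y]\cong[H,G]\times[X,Y]$.
\end{lemma}

\begin{proof}
The map $(K_1,K_2)\mapsto K_1\times K_2$ preserves and reflects inclusion, so we must show that it is onto. Let $K\in[H\times X,G\times Y]$, let $K_1$ be its projection to $G$, and let $J_1=\{g:(g,1)\in K\}$ and $K_2=\{y:(1,y)\in K\}$. Then $J_1,K_1\in[H,G]$ and $K_2\in[X,Y]$. Since $(g,y)(j,1)(g,y)^{-1}=(gjg^{-1},1)$, we have $J_1\trianglelefteq K_1$, so $J_1=K_1$ by Lemma~\ref{lem:nonormal}. Thus $(g,y)\in K$ implies $(g,1)\in K$ and then $(1,y)\in K$. Hence $K=K_1\times K_2$.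
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:products}]
Let $H\le G$ be the groups of Theorem~\ref{thm:square}, and let $Y$ be cyclic of order a product of $b$ distinct primes. The subgroups of $Y$ correspond to the divisors of $|Y|$, so $[1,Y]\cong B_b$. Applying Lemma~\ref{lem:product} $a$ times, splitting off one factor $G$ each time, gives $[H^a\times1,G^a\times Y]\cong\mathcal Q^a\times B_b$.

In a product of finite graded lattices ranks add, and the M\"obius function is the product of the M\"obius functions of the factors. So $\mathcal Q^a\times B_b$ is Eulerian of rank $3a+b$. It has $10^a2^b$ elements, which is not a power of $2$ when $a\ge1$, so it is then not Boolean. The choice $a=1$, $b=n-3$ gives every rank $n\geq3$. Conversely, Eulerian lattices of rank at most $2$ are Boolean, as shown in Section~\ref{sec:intro}.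
\end{proof}

\begin{thebibliography}{1}

\bibitem{MO}
``An Eulerian subgroup lattice is Boolean (see here), so it is natural to wonder whether it is also true for an interval of finite groups. The smallest non-Boolea\dots'', MathOverflow,
\texttt{https://mathoverflow.net/revisions/282683/2}.

\end{thebibliography}
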